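# $C(S^2)$ as an inductive limit of semiprojective C*-algebras

## The algebras $G_\epsilon$ and the main theorem

Throughout, for a C*-algebra $A$ and $x=(x_{ij})\in M_2(A)$ we write $\mathrm{Tr}_2(x)=x_{11}+x_{22}\in A$. This is a positive map with $\|\mathrm{Tr}_2(x)\|\le 2\|x\|$.

**Theorem 1.** For $\epsilon\ge 0$ let $G_\epsilon$ be the universal unital C*-algebra generated by four elements $p_{ij}$ $(1\le i,j\le 2)$ subject to the relations
$$p=(p_{ij})\in M_2(G_\epsilon)\ \text{ is a projection},\qquad \|c\|\le\epsilon,\quad\text{where } c=\mathrm{Tr}_2(p)-1 .$$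
For $\epsilon'\le\epsilon$ let $G_\epsilon\to G_{\epsilon'}$ be the canonical surjection, sending generators to generators.

(A) If $\epsilon>0$ and $\epsilon\notin\{\frac12,\frac13,\frac14,\dots\}$, then $G_\epsilon$ is semiprojective.

(B) With $\epsilon_n=\frac{2}{2n+1}$ one has $C(S^2)\cong\varinjlim G_{\epsilon_n}$ along the canonical surjections. Hence $C(S^2)$ is an inductive limit of semiprojective C*-algebras. So is $C_0(\mathbb R^2)\cong\varinjlim G^0_{\epsilon_n}$, where $G^0_\epsilon=\ker(\chi\colon G_\epsilon\to\mathbb C)$ and $\chi$ is the character with $\chi(p)=\mathrm{diag}(1,0)$.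

The question answered here is posed in the list "OA-Problems – Hannes Thiel", http://hannesthiel.org/oa-problems, which describes $C(S^2)$ as probably the easiest C*-algebra for which it was unknown whether it is an inductive limit of semiprojective ones. The list also records that the question for $C(S^2)$ is equivalent to the question for $C_0(\mathbb R^2)$, and that the stabilization $C_0(\mathbb R^2)\otimes\mathcal K$ is such a limit. We use neither fact, since the theorem treats both algebras directly. A complement (Theorem 7, at the end) says what happens at the excluded values $\frac1n$.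

Let us unpack the terms.

**Definition (semiprojectivity, in the sense of Blackadar).** A separable C*-algebra $A$ is semiprojective if the following holds. Let $B$ be any C*-algebra, $J_1\subseteq J_2\subseteq\cdots$ an increasing sequence of closed two-sided ideals of $B$, and $J=\overline{\bigcup_nJ_n}$. Then for every *-homomorphism $\varphi\colon A\to B/J$ there are $n$ and a *-homomorphism $\psi\colon A\to B/J_n$ with $\pi_n\circ\psi=\varphi$, where $\pi_n\colon B/J_n\to B/J$ is the quotient map.

If $A$ is given by generators and relations, a map out of $A$ is a tuple satisfying the relations. Semiprojectivity says that a solution of the relations in $B/J$ lifts to an exact solution in some $B/J_n$. The basic tool is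
$$\|b+J\|=\lim_{n}\|b+J_n\|\qquad(b\in B), \tag{1}$$
which holds because the distance from $b$ to $J$ equals the distance from $b$ to $\bigcup_nJ_n$.

As a first example, $A=\mathbb C$ is semiprojective: a map $\mathbb C\to B/J$ is a projection, and projections lift. Indeed, lift the given projection of $B/J$ to a self-adjoint $b\in B$. By (1) there is $n$ with $\|b^2-b+J_n\|<\frac14$. Then $\frac12$ is not in the spectrum of $b+J_n$, so the function equal to $0$ on $(-\infty,\frac12)$ and $1$ on $(\frac12,\infty)$ is continuous on that spectrum and vanishes at $0$ (so no unit is needed). Applied to $b+J_n$, it gives a projection in $B/J_n$ lifting the given one. The same argument works in $M_2(B)$ with the ideals $M_2(J_n)$. We call this fact *projection lifting*.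

As a second example, let $A$ be the universal C*-algebra generated by one self-adjoint element $b$ with $\|b\|\le\epsilon$. Lift $b$ to a self-adjoint element and truncate the lift by functional calculus with $\lambda\mapsto\max(-\epsilon,\min(\epsilon,\lambda))$. The norm bound becomes exact and the image in $B/J$ is unchanged. So a norm bound on a free self-adjoint generator is harmless. In $G_\epsilon$ the bounded element $c$ is not free, and the whole difficulty is there.

**Definition (inductive limits of semiprojectives).** A C*-algebra is an inductive limit of semiprojective C*-algebras if it is isomorphic to the limit of a sequence $A_1\to A_2\to\cdots$ of separable semiprojective C*-algebras with connecting *-homomorphisms.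

When the connecting maps are surjective, the limit is concretely $A_1/\overline{\bigcup_n\ker(A_1\to A_n)}$.

Now the algebra $G_\epsilon$. The relations force $\|p_{ij}\|\le1$, so the universal algebra exists. It is separable, having four generators, and it is nonzero because $p=\mathrm{diag}(1,0)$ satisfies all relations in $\mathbb C$; this also shows that $\chi$ exists. For any unital C*-algebra $B$ and any projection $P\in M_2(B)$ put
$$c(P)=\mathrm{Tr}_2(P)-1\in B .$$
Unital homomorphisms $G_\epsilon\to B$ correspond exactly to projections $P\in M_2(B)$ with $\|c(P)\|\le\epsilon$. Since $0\le P_{ii}\le 1$, we always have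
$$-1\le c(P)\le 1,\qquad c(1-P)=-c(P). \tag{2}$$
In particular, for $\epsilon\ge1$ the norm condition is automatic. In that range $G_\epsilon$ simply asks for a projection in $M_2$, and (A) will follow from projection lifting.

## $G_0$ is the sphere

Why should $G_\epsilon$ have anything to do with $S^2$? A $2\times2$ projection of trace $1$ over $\mathbb C$ is a rank-one projection, and these form $\mathbb{CP}^1=S^2$. The next statement says that no noncommutativity survives at $\epsilon=0$.

**Proposition 2.** $G_0\cong C(S^2)$. If $\epsilon_n\downarrow0$, then $\varinjlim G_{\epsilon_n}\cong G_0$ along the canonical surjections.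

*Proof.* In $G_0$ we have $p_{22}=1-p_{11}$, so write $p=\begin{pmatrix}a&x\\x^*&1-a\end{pmatrix}$ with $a=a^*$. Then
$$p^2=\begin{pmatrix}a^2+xx^*&ax+x-xa\\ \ast&x^*x+1-2a+a^2\end{pmatrix}.$$
So $p^2=p$ is equivalent to $xx^*=a-a^2=x^*x$ and $ax=xa$. Thus $G_0$ is the universal unital C*-algebra generated by a self-adjoint $a$ and a normal $x$ that commute and satisfy $|x|^2=a-a^2$. This is the algebra of continuous functions on
$$\{(a,x)\in\mathbb R\times\mathbb C:\ |x|^2=a-a^2\}=\{(a-\tfrac12)^2+|x|^2=\tfrac14\}\cong S^2 .$$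

For the limit, the image of $p$ in $M_2(\varinjlim G_{\epsilon_n})$ is a projection whose entries generate, and its $c$ has norm at most $\epsilon_n$ for every $n$, so $c=0$. By universality of $G_0$ there is a unital map $G_0\to\varinjlim G_{\epsilon_n}$ matching generators. The canonical maps $G_{\epsilon_n}\to G_0$ induce a map the other way, also matching generators. The two are mutually inverse. $\square$

So everything depends on (A): for suitable small $\epsilon$, is $G_\epsilon$ semiprojective?

## Some projections and their $c$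

Before trying to lift anything, let us see what $c$ can be.

*Scalars.* For $H=\mathbb C$, a projection $p\in M_2(\mathbb C)$ has rank $0,1,2$, and correspondingly $c=-1,0,1$. So for $\epsilon<1$ the characters of $G_\epsilon$ are exactly the points of $S^2$.

*Two lines in the plane.* On $H=\mathbb C^2$ take $p=\mathrm{diag}(e,f)$, with $e$ the projection onto the span of $(1,0)$ and $f=f_\theta$ the projection onto the span of $(\cos\theta,\sin\theta)$, where $0<\theta\le\frac\pi2$. Then
$$c=e+f_\theta-1=\cos\theta\begin{pmatrix}\cos\theta&\sin\theta\\ \sin\theta&-\cos\theta\end{pmatrix},$$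
with eigenvalues $\pm\cos\theta$. Hence $\|c\|=\cos\theta$ takes every value in $[0,1)$. Together with the scalar case this shows $\|c\|=\epsilon$ in $G_\epsilon$ for $0\le\epsilon\le1$, so for $\epsilon'<\epsilon\le1$ the map $G_\epsilon\to G_{\epsilon'}$ is not injective. In this example $\|c\|$ can be lowered by rotating $f_\theta$, that is, by conjugating $p$ with unitaries. The top eigenvalue $\cos\theta$ moves with speed $-\sin\theta<0$ and the bottom one with speed $+\sin\theta$. Both ends of the spectrum move inward at once.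

*Symmetric tensors.* Let $n\ge1$ and let $p_n\in M_n\otimes M_2$ be the projection of $\mathrm{Sym}^{n-1}(\mathbb C^2)\otimes\mathbb C^2$, a space of dimension $2n$, onto its subspace $\mathrm{Sym}^n(\mathbb C^2)$, of dimension $n+1$. For $g\in SU(2)$ write $\pi(g)=\mathrm{Sym}^{n-1}(g)$. Then $p_n$ commutes with $\pi(g)\otimes g$, so $\mathrm{Tr}_2(p_n)$ commutes with $\pi(g)$: conjugation by $1\otimes g$ does not change $\mathrm{Tr}_2$, and conjugation by $\pi(g)\otimes 1$ passes through it. Since $\pi$ is irreducible, Schur's lemma makes $\mathrm{Tr}_2(p_n)$ a scalar. Its trace is $n+1$, so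
$$\mathrm{Tr}_2(p_n)=\frac{n+1}{n}\,1_n,\qquad c(p_n)=\frac1n\,1_n .$$
For every $\epsilon\ge\frac1n$ this defines a unital homomorphism $\rho_n\colon G_\epsilon\to M_n$ with $\rho_n(c)=\frac1n$. For $n=1$ it is $p=1\in M_2(\mathbb C)$. For $n=2$, $1-p_2$ is the projection onto the antisymmetric line in $\mathbb C^2\otimes\mathbb C^2$, $\mathrm{Tr}_2(1-p_2)=\frac12$, and indeed $c=2-\frac12-1=\frac12$.

## Why one cannot truncate $c$

Let $\varphi\colon G_\epsilon\to B/J$ be unital. By projection lifting, $\varphi(p)$ lifts to a projection $P\in M_2(B/J_m)$. By (1), after enlarging $m$, $\|c(P)\|\le\epsilon+r$ with $r>0$ as small as we like. We would like to correct the small excess $r$.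

The sensible first attempt is to truncate, as for a free generator. But $c$ is determined by $P$, and truncating $c$ has no meaning for $P$. We must move $P$ itself, as a projection. If $P'$ is a projection with $\|P'-P\|<1$, then $P'$ is unitarily equivalent to $P$ (textbook), so small moves have the form $P'=uPu^*$. To first order, with $u=e^{ita}$ and $a=a^*$,
$$c(uPu^*)=c(P)+t\,\mathrm{Tr}_2(i[a,P])+O(t^2).$$
So we want an $a$ for which $\mathrm{Tr}_2(i[a,P])$ is negative where $c$ is near the top, and positive where $c$ is near the bottom, as for the two lines.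

Here is where this stops. Every trace kills $\mathrm{Tr}_2(i[a,P])$. In $B=M_n$ take $P=p_n$, and let $\epsilon<\frac1n\le\epsilon+r$. Any projection $P'$ with $\|P'-p_n\|<1$ has rank $n+1$, so the normalized trace of $c(P')$ is $\frac{n+1}n-1=\frac1n$, and $\|c(P')\|\ge\frac1n>\epsilon$. No small correction exists.

The infinitesimal form of the same obstruction is worth recording. Suppose that for some $\epsilon\le\epsilon_1$ we had $h=h^*\in M_2(G_{\epsilon_1})$ and $C\ge0$ such that $\Delta=\mathrm{Tr}_2(i[h,p])$ satisfies $\Delta\le-1+C(\epsilon-c)_+$. If $\epsilon\le\frac1n\le\epsilon_1$, apply $\rho_n$ and the normalized trace. The left side becomes $0$, and $\rho_n((\epsilon-c)_+)=(\epsilon-\frac1n)_+=0$, so we would get $0\le-1$.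

Two facts get us past this point. First, traces are the only obstruction: a Hahn–Banach argument shows that if no good $h$ exists, then there is a tracial state whose representation has $c\ge\epsilon$ (or $c\le-\epsilon$) throughout. Second, when no $\frac1n$ lies in $[\epsilon,\epsilon_1]$, there is no representation with $\epsilon\le c\le\epsilon_1$ at all. We start with the second fact.

## A gap between $\frac1{k+1}$ and $\frac1k$

Consider the case of dimension $d<\infty$ with $\frac12<c<1$. Put $q=1-p$, so $\mathrm{Tr}_2q=1-c$ is invertible and $<\frac12$. Then $\operatorname{rank}q=\mathrm{tr}(1-c)<\frac d2$. Let $K=q(H\oplus H)$ and let $t_j\colon K\to H$ be the $j$-th coordinate. Then $\sum_jt_jt_j^*=1-c$ is invertible, so $\xi\mapsto(t_1^*\xi,t_2^*\xi)$ is injective from $H$ to $K\oplus K$, giving $d\le2\operatorname{rank}q<d$, a contradiction. In infinite dimension we cannot count, but we can still use the map $H\to K\oplus K$: made isometric, it has a range projection in $M_2(B(K))$, and this projection has its own $c$. That gives an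 induction.

**Lemma 3.** Let $k\ge0$ and $\frac1{k+1}<\alpha\le\beta<\frac1k$, with $\frac10=\infty$. There is no Hilbert space $H\ne0$ with a projection $p\in M_2(B(H))$ such that $\alpha\le c(p)\le\beta$.

*Proof.* We use induction on $k$. For $k=0$ we have $\alpha>1$, while $c\le1$ by (2), so the two are incompatible on $H\neq0$.

Let $k\ge1$, so $\beta<1$, and suppose $(H,p)$ is given. Write $c=c(p)$, $q=1-p$, $K=q(H\oplus H)$, and let $t_j\colon K\to H$ be the $j$-th coordinate map. Its adjoint is $t_j^*\xi=q(\xi\otimes e_j)$, where $\xi\otimes e_j$ is $\xi$ in the $j$-th place. Then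
$$\sum_jt_j^*t_j=1_K,\qquad t_it_j^*=q_{ij},\qquad\sum_jt_jt_j^*=\mathrm{Tr}_2q=1-c\ge1-\beta>0 .$$
The first equality says $\|\eta\|^2=\sum_j\|t_j\eta\|^2$. The second says that the $i$-th coordinate of $q(\xi\otimes e_j)$ is $q_{ij}\xi$. The third follows, because $\mathrm{Tr}_2q=2-(1+c)$. In particular $K\ne0$.

Define $W\colon H\to K\oplus K$ by $W\xi=(t_1^*\xi,t_2^*\xi)$. Then $W^*W=\sum_jt_jt_j^*=1-c$ is invertible, so $V=W(1-c)^{-1/2}$ is an isometry. Hence $p'=VV^*=W(1-c)^{-1}W^*\in M_2(B(K))$ is a projection, with entries $p'_{ij}=t_i^*(1-c)^{-1}t_j$. So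
$$\mathrm{Tr}_2p'=\sum_jt_j^*(1-c)^{-1}t_j .$$
From $(1-\alpha)^{-1}\le(1-c)^{-1}\le(1-\beta)^{-1}$ and $\sum_jt_j^*t_j=1$ we obtain $(1-\alpha)^{-1}\le\mathrm{Tr}_2p'\le(1-\beta)^{-1}$. That is,
$$\alpha'\le c(p')\le\beta',\qquad\alpha'=\frac{\alpha}{1-\alpha},\quad\beta'=\frac{\beta}{1-\beta}.$$
Now $\frac1{\alpha'}=\frac1\alpha-1<k$ and $\frac1{\beta'}=\frac1\beta-1>k-1$, so $\frac1k<\alpha'\le\beta'<\frac1{k-1}$. This contradicts the case $k-1$ on $K\ne0$. $\square$

The substitution $c\mapsto\frac{c}{1-c}$ sends $\frac1n$ to $\frac1{n-1}$. Applied to $p_n$ with $n\ge2$, the construction yields a projection over a space $K$ of dimension $2n-(n+1)=n-1$ with $c=\frac1{n-1}$.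

## A universal direction that pushes $c$ inward

We now produce the direction $h$. It is important to find it inside one universal algebra $U=G_{\epsilon_1}$ with $\epsilon_1$ slightly larger than $\epsilon$. Every projection with $\|c\|\le\epsilon_1$ then inherits the same $h$ with the same constants, and the slack between $\epsilon$ and $\epsilon_1$ leaves room for the excess $r$.

**Proposition 4.** Let $k\ge1$, $\frac1{k+1}<\epsilon<\epsilon_1<\frac1k$ and $U=G_{\epsilon_1}$. There are $h=h^*\in M_2(U)$ and $C\ge0$ such that $\Delta:=\mathrm{Tr}_2(i[h,p])\in U_{sa}$ satisfies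
$$\Delta\le-1+C(\epsilon-c)_+,\qquad-\Delta\le-1+C(\epsilon+c)_+ . \tag{3}$$

Where $c\ge\epsilon$, the first inequality says that $c$ decreases at speed at least $1$. Where $c\le-\epsilon$, the second says that it increases at speed at least $1$. Elsewhere the constant $C$ permits anything bounded.

*Proof.* Put $f_+=(\epsilon-c)_+$, $f_-=(\epsilon+c)_+$ and $\delta(a)=\mathrm{Tr}_2(i[a,p])$.

**Step 1: the alternative.** The purpose is to turn the nonexistence of $h$ into the existence of functionals. Let
$$S=\{(-\delta(a)+Cf_+,\ \delta(a)+Cf_-):a\in M_2(U)_{sa},\ C\ge0\}\subseteq(U\oplus U)_{sa},$$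
a convex cone, since $\delta$ is real-linear. Let $\mathcal O$ be the interior of the positive cone of $(U\oplus U)_{sa}$; it consists of the elements $\ge(s,s)$ for some $s>0$. If $S$ meets $\mathcal O$, there are $a,C$ and $s>0$ with $-\delta(a)+Cf_+\ge s$ and $\delta(a)+Cf_-\ge s$. Then $h=a/s$, with $C/s$ in place of $C$, satisfies (3).

Suppose instead that $S\cap\mathcal O=\emptyset$. Since $\mathcal O$ is open, convex and nonempty, Hahn–Banach gives a nonzero continuous real-linear $\Phi$ and $\gamma\in\mathbb R$ with $\Phi\le\gamma$ on $S$ and $\Phi\ge\gamma$ on $\mathcal O$. As $0\in S\cap\overline{\mathcal O}$, we get $\gamma=0$. Moreover $\overline{\mathcal O}$ is the positive cone, so $\Phi\geq 0$ there. Hence $\Phi(x,y)=\phi_+(x)+\phi_-(y)$ for positive functionals $\phi_\pm$ on $U$ (extended complex-linearly), not both zero, and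
$$\phi_+(-\delta(a)+Cf_+)+\phi_-(\delta(a)+Cf_-)\le0\qquad\text{for all }a=a^*,\ C\ge0 .$$
With $a=0$, $C=1$, both terms are nonnegative, so
$$\phi_+(f_+)=0=\phi_-(f_-). \tag{4}$$
With $C=0$ and both $a$ and $-a$, we get $\phi(\delta(a))=0$ for $\phi=\phi_+-\phi_-$. By complex linearity,
$$\phi(\mathrm{Tr}_2[a,p])=0\qquad\text{for all }a\in M_2(U). \tag{5}$$
We show that this is impossible.

**Step 2: $\phi$ is tracial.** The purpose is to pass from commutators with $p$ to all commutators. For $a=y\otimes e_{ij}$ one has $\mathrm{Tr}_2(ap)=yp_{ji}$ and $\mathrm{Tr}_2(pa)=p_{ji}y$, so (5) says $\phi([y,p_{ji}])=0$ for all $y\in U$ and all $i,j$. Consider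
$$Z=\{x\in U:\phi([y,x])=0\ \text{for all }y\in U\}.$$
It is a closed subspace containing $1$ and all $p_{ij}$. It is closed under products because
$$[y,xx']=[yx,x']+[x'y,x].$$
Since the generating set $\{p_{ij}\}$ is self-adjoint, $Z=U$. So $\phi$ vanishes on all commutators.

**Step 3: $\phi_+$ and $\phi_-$ are each tracial.** The difference of two positive functionals can be tracial without either being so. Here (4) says that $\phi_+$ lives where $c\ge\epsilon$ and $\phi_-$ where $c\le-\epsilon$, and this makes the decomposition $\phi=\phi_+-\phi_-$ unique. Let $g=g_0(c)$ with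
$$g_0(\lambda)=\min\Bigl(1,\max\Bigl(0,\frac{\lambda+\epsilon}{2\epsilon}\Bigr)\Bigr).$$
Then $0\le g\le1$, $1-g\le\frac1{2\epsilon}f_+$ and $g\le\frac1{2\epsilon}f_-$. So (4) gives $\phi_+(1-g)=0=\phi_-(g)$. Consequently $\phi_+(2g-1)=\phi_+(1)$ and $\phi_-(2g-1)=-\phi_-(1)$, hence
$$\phi(2g-1)=\phi_+(1)+\phi_-(1). \tag{6}$$

Now let $\psi_\pm$ be any positive functionals with $\psi_+-\psi_-=\phi$ and $\psi_\pm(1)=\phi_\pm(1)$. Then (6) reads $\psi_+(2g-1)-\psi_-(2g-1)=\psi_+(1)+\psi_-(1)$, that is, $2\psi_+(1-g)+2\psi_-(g)=0$. Both terms are nonnegative, so $\psi_+(1-g)=0=\psi_-(g)$. By Cauchy–Schwarz, for $x\in U$,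
$$|\psi_+(x(1-g))|^2\le\psi_+(xx^*)\,\psi_+((1-g)^2)\le\psi_+(xx^*)\,\psi_+(1-g)=0,$$
and likewise $\psi_-(xg)=0$, because $g^2\le g$. Hence
$$\psi_+(x)=\psi_+(xg)=\psi_+(xg)-\psi_-(xg)=\phi(xg).$$
So $\psi_+$ is determined by $\phi$ and $g$. Since $\phi_\pm$ are themselves such a pair, $\psi_+=\phi_+$ and therefore $\psi_-=\phi_-$.

Apply this to $\psi_\pm=\phi_\pm\circ\mathrm{Ad}\,w$ for a unitary $w\in U$. These are positive with the same values at $1$, and $\psi_+-\psi_-=\phi\circ\mathrm{Ad}\,w=\phi$ because $\phi$ is tracial. So $\phi_\pm(wxw^*)=\phi_\pm(x)$ for all unitaries $w$ and all $x$; equivalently $\phi_\pm(wx)=\phi_\pm(xw)$. Unitaries span $U$, so $\phi_\pm$ are tracial.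

**Step 4: contradiction with the gap.** The purpose is to turn a trace into a representation forbidden by Lemma 3. Suppose $\phi_+\ne0$. Let $\tau=\phi_+/\phi_+(1)$, a tracial state, with GNS representation $\pi_\tau$ on $H_\tau\ne0$. If $\tau(x^*x)=0$, then for all $y$
$$\tau(y^*x^*xy)=\tau(xyy^*x^*)\le\|y\|^2\tau(xx^*)=\|y\|^2\tau(x^*x)=0,$$
so $\pi_\tau(x)=0$. With $x=f_+^{1/2}$ and (4) this gives $\pi_\tau((\epsilon-c)_+)=0$, that is, $\pi_\tau(c)\ge\epsilon$. Also $\pi_\tau(c)\le\epsilon_1$. So the projection $\pi_\tau(p)\in M_2(B(H_\tau))$ has $\epsilon\le c\le\epsilon_1$ with $\frac1{k+1}<\epsilon\le\epsilon_1<\frac1k$, contradicting Lemma 3.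

If $\phi_-\ne0$, the same argument gives a nonzero representation with $-\epsilon_1\le c\le-\epsilon$. Replacing $p$ by $1-p$ changes the sign of $c$, and Lemma 3 is contradicted again. $\square$

## Pushing inside an ideal

Fix $\epsilon\in(\frac1{k+1},\frac1k)$ with $k\ge1$, fix $\epsilon_1\in(\epsilon,\frac1k)$, and take $h,C$ from Proposition 4. Put $L=6\|h\|^2$ and $M=4\|h\|$, and fix $r_0>0$ with
$$r_0\le\epsilon_1-\epsilon,\qquad2r_0C\le1,\qquad4r_0L\le1,\qquad4r_0\|h\|\le1 .$$
These depend only on $\epsilon$ and our choices, not on any algebra $B$.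

In the lifting problem we may change $P$ only by elements of the ideal $I$, where modulo $I$ the bound already holds. So we conjugate not by $e^{ith}$ but by the exponential of a cut-down of $h$ by an approximate unit $(e_\lambda)$ of $I$. The excess $(c-\epsilon)_+$ lies in $I$ and has norm at most $r$, so it is approximately at most $re$. The push lowers $c$ by about $te=2re$, and the second-order error will be at most $Lt^2e\le re$. All three quantities are multiples of the same $e$, and they balance.

We use a textbook fact (Arveson; Akemann–Pedersen): every closed ideal $I$ of $B$ has an approximate unit $(e_\lambda)$ with $0\le e_\lambda\le1$ that is quasi-central, meaning $\|[e_\lambda,b]\|\to0$ for all $b\in B$.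

**Lemma 5.** Let $B$ be a unital C*-algebra, $I$ a closed ideal, and $P\in M_2(B)$ a projection with $\|c(P)+I\|\le\epsilon$ in $B/I$ and $\|c(P)\|\le\epsilon+r$, where $0<r\le r_0$. For every $\gamma>0$ there is a projection $P'\in M_2(B)$ with $P'-P\in M_2(I)$, $\|P'-P\|\le Mr$ and $\|c(P')\|\le\epsilon+\gamma$.

*Proof.* Write $c=c(P)$. Since $\|c\|\le\epsilon+r\le\epsilon_1$, there is a unital homomorphism $U\to B$ with $p\mapsto P$. We write $h,\Delta$ also for their images, so (3) holds in $B$.

**Step 1: preparing the approximate unit.** We need the square roots $e_\lambda^{1/2}$ to behave well too. Approximating the square root uniformly on $[0,1]$ by polynomials shows $\|[e_\lambda^{1/2},b]\|\to0$ for $b\in B$. Since $(1-s^{1/2})^2\le1-s$ on $[0,1]$, for $d\in I$ we have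
$$\|d(1-e_\lambda^{1/2})\|^2\le\|d(1-e_\lambda)d^*\|\to0 .$$
For self-adjoint $d\in I$ it follows that $d-e_\lambda^{1/2}de_\lambda^{1/2}=(1-e_\lambda^{1/2})d+e_\lambda^{1/2}d(1-e_\lambda^{1/2})\to0$.

Write $e=e_\lambda$ and $\hat e=e\otimes1_2$; then $\hat e^{1/2}$ asymptotically commutes with every fixed element of $M_2(B)$. Write $X_\lambda\sim Y_\lambda$ if $\|X_\lambda-Y_\lambda\|\to0$. For self-adjoint elements write $X_\lambda\lesssim Y_\lambda$ if $X_\lambda\le Y_\lambda+\gamma_\lambda1$ with scalars $\gamma_\lambda\to0$.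

**Step 2: the moved projection.** Put $t=2r$ and
$$\kappa=\hat e^{1/2}h\hat e^{1/2}\in M_2(I)_{sa},\qquad u=e^{it\kappa},\qquad P'=uPu^* .$$
As $u-1\in M_2(I)$, we have $P'-P\in M_2(I)$. Moreover
$$\|P'-P\|=\|[u-1,P]\|\le2\|u-1\|\le2t\|h\|=Mr .$$

**Step 3: expanding $c(P')$.** We want an expansion in which every correction is sandwiched between factors $e^{1/2}$. With $\mathrm{ad}_{i\kappa}(x)=i[\kappa,x]$,
$$P'=\sum_{m\ge0}\frac{t^m}{m!}\mathrm{ad}_{i\kappa}^m(P),\qquad\mathrm{ad}^m_{i\kappa}(P)=i^m\sum_{l=0}^m(-1)^{m-l}\binom ml\kappa^lP\kappa^{m-l} .$$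
For fixed $m$, each $\kappa^lP\kappa^{m-l}$ is a word with $2m$ letters $\hat e^{1/2}$, $m$ letters $h$ and one letter $P$. Each exchange of a letter $\hat e^{1/2}$ with $h$ or $P$ costs an error tending to $0$, and finitely many exchanges move $m$ of the letters $\hat e^{1/2}$ to the left end and $m$ to the right end. So
$$\mathrm{ad}^m_{i\kappa}(P)\sim\hat e^{m/2}\,\mathrm{ad}^m_{ih}(P)\,\hat e^{m/2} .$$
Both sides have norm at most $(2\|h\|)^m$. Hence the tails of the two series over $m$ are small uniformly in $\lambda$, and the series may be compared termwise: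
$$P'\sim P+t\,\hat e^{1/2}\,i[h,P]\,\hat e^{1/2}+\hat e^{1/2}Y_\lambda\hat e^{1/2},\qquad Y_\lambda=\sum_{m\ge2}\frac{t^m}{m!}\hat e^{\frac{m-1}2}\mathrm{ad}^m_{ih}(P)\hat e^{\frac{m-1}2}.$$
Each $\mathrm{ad}_{ih}^m(P)$ is self-adjoint, so $Y_\lambda=Y_\lambda^*$. Since $2t\|h\|=4r\|h\|\le1$,
$$\|Y_\lambda\|\le(2t\|h\|)^2\sum_{m\ge2}\frac1{m!}\le3t^2\|h\|^2 .$$
Applying $\mathrm{Tr}_2$, with $c'=c(P')$ and $y_\lambda=\mathrm{Tr}_2Y_\lambda$,
$$c'\sim c+t\,e^{1/2}\Delta e^{1/2}+e^{1/2}y_\lambda e^{1/2},\qquad\|y_\lambda\|\le6t^2\|h\|^2=Lt^2 . \tag{7}$$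

**Step 4: upper bound.** Put $f_+=(\epsilon-c)_+$. By (3), $e^{1/2}\Delta e^{1/2}\le-e+C\,e^{1/2}f_+e^{1/2}$, so (7) gives
$$c'\lesssim c-te+tC\,e^{1/2}f_+e^{1/2}+Lt^2e .$$
By quasi-centrality, $e^{1/2}f_+e^{1/2}\sim f_+^{1/2}ef_+^{1/2}\le f_+$. Next, $c=\epsilon-f_++(c-\epsilon)_+$. The element $(c-\epsilon)_+$ lies in $I$ because $\|c+I\|\le\epsilon$, and it has norm at most $r$ because $c\le\epsilon+r$. By Step 1, $(c-\epsilon)_+\sim e^{1/2}(c-\epsilon)_+e^{1/2}\le re$. Altogether
$$c'\lesssim\epsilon-(1-tC)f_++(r-t+Lt^2)e\le\epsilon ,$$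
because $tC=2rC\le1$, and $r-t+Lt^2=-r+4Lr^2\le0$.

**Step 5: lower bound.** This is the mirror image. Put $f_-=(\epsilon+c)_+$. By (3), $\Delta\ge1-Cf_-$, so
$$c'\gtrsim c+te-tC\,e^{1/2}f_-e^{1/2}-Lt^2e ,$$
and $e^{1/2}f_-e^{1/2}\sim f_-^{1/2}ef_-^{1/2}\le f_-$. Now $c=-\epsilon+f_--(-\epsilon-c)_+$, where $(-\epsilon-c)_+\in I$ has norm at most $r$, so $(-\epsilon-c)_+\lesssim re$. Hence
$$c'\gtrsim-\epsilon+(1-tC)f_-+(t-r-Lt^2)e\ge-\epsilon .$$

So $\|c'\|\le\epsilon+\gamma$ for $\lambda$ large enough. $\square$

The approximate commutation leaves a remainder $\gamma$. Since the displacement $\|P'-P\|$ is proportional to the excess $r$, we can iterate.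

**Corollary 6.** Under the hypotheses of Lemma 5 there is a projection $P^\infty\in M_2(B)$ with $P^\infty-P\in M_2(I)$ and $\|c(P^\infty)\|\le\epsilon$.

*Proof.* Put $P^{(0)}=P$. Suppose $P^{(j)}$ is a projection with $P^{(j)}-P\in M_2(I)$ and $\|c(P^{(j)})\|\le\epsilon+2^{-j}r$. Then $c(P^{(j)})\equiv c(P)$ modulo $I$, so Lemma 5 applies to $P^{(j)}$ with $2^{-j}r$ in place of $r$ and $\gamma=2^{-j-1}r$. The constants do not change, because $h$ and $C$ come from $U$. We obtain a projection $P^{(j+1)}$ with $P^{(j+1)}-P\in M_2(I)$, $\|P^{(j+1)}-P^{(j)}\|\le M2^{-j}r$ and $\|c(P^{(j+1)})\|\le\epsilon+2^{-j-1}r$. The sequence is Cauchy, and its limit $P^\infty$ is the desired projection. $\square$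

## Lifting maps out of $G_\epsilon$: proof of (A)

Let $\epsilon>0$ with $\epsilon\notin\{\frac12,\frac13,\dots\}$. Either $\epsilon\ge1$, or $\frac1{k+1}<\epsilon<\frac1k$ for some $k\ge1$; in the second case fix the constants of the last section. Let $\varphi\colon G_\epsilon\to B/J$ be a *-homomorphism, with $J=\overline{\bigcup_nJ_n}$. If $\varphi=0$ take $\psi=0$, so assume $\varphi\ne0$.

**Step 1: reduction to the unital case.** The universal property of $G_\epsilon$ produces unital maps, so we first cut down by a lift of $\varphi(1)$. By projection lifting, lift $\varphi(1)$ to a projection $f\in B/J_n$. Put $D=f(B/J_n)f$, with unit $f$, and $D_m=f(J_m/J_n)f$ for $m\ge n$. These are increasing ideals of $D$, and the closure of their union is $f(J/J_n)f$. The quotient $D/D_m$ is the corner of $B/J_m$ cut by the image of $f$, and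
$$D/\overline{\textstyle\bigcup_mD_m}=\varphi(1)(B/J)\varphi(1)\supseteq\varphi(G_\epsilon).$$
A lift of $\varphi$ to some $D/D_m\subseteq B/J_m$ is a lift of the required kind. So we may assume that $B$ and $\varphi$ are unital.

**Step 2: lifting $p$ with a small excess.** By projection lifting in $M_2$, lift $\varphi(p)$ to a projection $P\in M_2(B/J_m)$. Modulo $J/J_m$ its $c$ has norm at most $\epsilon$. If $\epsilon<1$, then by (1) we may enlarge $m$ (replacing $P$ by its image) so that $\|c(P)\|\le\epsilon+r_0$ in $B/J_m$.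

**Step 3: removing the excess.** If $\epsilon\ge1$, put $P^\infty=P$; by (2), $\|c(P)\|\le1\le\epsilon$. If $\epsilon<1$, apply Corollary 6 to the algebra $B/J_m$, the ideal $I=J/J_m$ and $r=r_0$. In both cases $P^\infty\in M_2(B/J_m)$ is a projection with $\|c(P^\infty)\|\le\epsilon$ whose image in $M_2(B/J)$ is $\varphi(p)$. So there is a unital homomorphism $\psi\colon G_\epsilon\to B/J_m$ with $\psi(p)=P^\infty$. Since $\pi_m\circ\psi$ and $\varphi$ agree on the generators, $\pi_m\circ\psi=\varphi$. This proves (A). $\square$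

The hypothesis $\epsilon\ne\frac1n$ entered through the choice of $\epsilon_1$: only when $\epsilon$ is not of this form is there an interval $[\epsilon,\epsilon_1]$ free of the numbers $\frac1n$.

## The sphere and the plane: proof of (B)

Since $1/\epsilon_n=n+\frac12\notin\mathbb N$, each $G_{\epsilon_n}$ is semiprojective by (A). By Proposition 2, $\varinjlim G_{\epsilon_n}\cong C(S^2)$. This settles the sphere. The plane takes two more steps.

**Step 1: the limit of the $G^0_{\epsilon_n}$.** The purpose is to identify this limit with $C_0(\mathbb R^2)$. Let $N_n=\ker(G_{\epsilon_1}\to G_{\epsilon_n})$ and $N=\overline{\bigcup_nN_n}$, so $C(S^2)\cong G_{\epsilon_1}/N$. The characters $\chi$ are compatible with the connecting maps, so $N_n\subseteq G^0_{\epsilon_1}$. Moreover $G^0_{\epsilon_1}\to G^0_{\epsilon_n}$ is surjective: lift an element of $G^0_{\epsilon_n}$ to $G_{\epsilon_1}$, and its $\chi$-value is still $0$. The kernel of this map is $N_n$. Hence $\varinjlim G^0_{\epsilon_n}\cong G^0_{\epsilon_1}/N$, which is the kernel of the character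 that $\chi$ induces on $G_{\epsilon_1}/N\cong C(S^2)$. A character of $C(S^2)$ is evaluation at a point, so this kernel is $C_0(S^2\setminus\{\mathrm{pt}\})\cong C_0(\mathbb R^2)$.

**Step 2: $A=G^0_{\epsilon_n}$ is semiprojective.** We transfer semiprojectivity from $\tilde A=G_{\epsilon_n}=A\oplus\mathbb C1$ to the ideal $A$. Let $\varphi\colon A\to B/J$ be given, with $J=\overline{\bigcup_jJ_j}$. Let $\tilde B=B\oplus\mathbb C1$ be the forced unitization, where a new unit is adjoined even if $B$ has one. The $J_j$ are still ideals of $\tilde B$. Extend $\varphi$ unitally to $\tilde A\to\tilde B/J$ and, by (A), lift it to $\psi\colon\tilde A\to\tilde B/J_j$ for some $j$. The map $\tilde B/J_j\to\tilde B/B=\mathbb C$ factors through $\tilde B/J$, and for $a\in A$ the image of $\psi(a)$ in $\tilde B/J$ is $\varphi(a)\in B/J$. So $\psi(a)$ maps to $0$ in $\mathbb C$, that is, $\psi(a)\in B/J_j$. Thus $\psi|_A\colon A\to B/J_j$ lifts $\varphi$. Being a subalgebra of a separable algebra, $A$ is separable. This proves (B), and with it Theorem 1. $\square$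

## Homotopy type and traces of $G_\epsilon$ across the values $\frac1n$

Recall that two *-homomorphisms $A\to D$ are homotopic, written $\simeq$, if they are joined by a path of *-homomorphisms that is continuous in norm at each element of $A$. A map $\pi\colon A\to D$ is a homotopy equivalence if there is $\sigma\colon D\to A$ with $\sigma\pi\simeq\mathrm{id}_A$ and $\pi\sigma\simeq\mathrm{id}_D$. For example, evaluation at $0$ is a homotopy equivalence $C([0,1])\to\mathbb C$: with $\sigma$ the inclusion of constants, the maps $f\mapsto f(s\,\cdot)$, $0\le s\le1$, join $\sigma\pi$ to the identity. The following complement is not needed for Theorem 1.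

**Theorem 7.** Let $k\ge1$.

1. If $\frac1{k+1}<\epsilon'<\epsilon<\frac1k$, the canonical map $G_\epsilon\to G_{\epsilon'}$ is a homotopy equivalence.
2. For such $\epsilon$, every tracial state $\tau$ of $G_\epsilon$ satisfies $|\tau(c)|\le\frac1{k+1}$, and this bound is attained.
3. If $\epsilon'<\frac1n\le\epsilon$ for some $n\in\mathbb N$, the canonical map $G_\epsilon\to G_{\epsilon'}$ is not a homotopy equivalence.

*Proof of 1.*

**Step 1: an inward flow.** The purpose is to use $h$ itself, with no approximate unit, to shrink $\|c\|$ at a definite rate. Apply Proposition 4 with $(\epsilon',\epsilon)$ in place of $(\epsilon,\epsilon_1)$. We get $h\in M_2(G_\epsilon)$ and $C$ such that (3) holds with $\epsilon'$ in place of $\epsilon$. Put $f_\pm=(\epsilon'\mp c)_+$ and $L=6\|h\|^2$, and fix $t_0>0$ with $t_0C\le1$, $2Lt_0\le1$ and $2t_0\|h\|\le1$. Let $\alpha\colon G_\epsilon\to D$ be a unital homomorphism with $\|\alpha(c)\|\le\epsilon'+r$, $r\ge0$. For $0\le t\le t_0$ put $P_t=\alpha(e^{ith}pe^{-ith})$. The expansion of Step 3 in Lemma 5,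 with $e=1$ and no error terms, gives
$$c(P_t)=\alpha(c)+t\,\alpha(\Delta)+y,\qquad\|y\|\le Lt^2 .$$
Since $c=\epsilon'-f_++(c-\epsilon')_+$ and $\alpha((c-\epsilon')_+)\le r$, we have $\alpha(c)\le\epsilon'-\alpha(f_+)+r$. Similarly $\alpha(c)\ge-\epsilon'+\alpha(f_-)-r$. With (3) and $tC\le1$,
$$c(P_t)\le\epsilon'+r-(1-tC)\alpha(f_+)-t+Lt^2\le\epsilon'+r-t+Lt^2 ,$$
and $-c(P_t)$ obeys the same bound. As $Lt\le\frac12$,
$$\|c(P_t)\|\le\epsilon'+r-\tfrac t2 . \tag{8}$$

**Step 2: endomorphisms of $G_\epsilon$.** With $\alpha=\mathrm{id}$ and $r=\epsilon-\epsilon'$, (8) gives $\|c(P_t)\|\le\epsilon$. So there is a unital endomorphism $\Theta_t$ of $G_\epsilon$ with $\Theta_t(p)=e^{ith}pe^{-ith}$. It is point-norm continuous in $t$, since it is so on generators and all $\Theta_t$ are contractive, and $\Theta_0=\mathrm{id}$. With $\alpha=\Theta_{t_0}^j$ we have $P_{t_0}=\Theta_{t_0}^{j+1}(p)$, so each application of (8) lowers the bound on $\|c\|$ by $\frac{t_0}2$ until it is at most $\epsilon'$; from then on use $r=0$. Hence $\|\Theta_{t_0}^N(c)\|\le\epsilon'$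 for $N\ge2(\epsilon-\epsilon')/t_0$.

**Step 3: the homotopy inverse.** Let $\pi\colon G_\epsilon\to G_{\epsilon'}$ be canonical. The projection $\Theta^N_{t_0}(p)$ has $\|c\|\le\epsilon'$, so there is a unital $\rho\colon G_{\epsilon'}\to G_\epsilon$ with $\rho\circ\pi=\Theta_{t_0}^N$. The path $\Theta^N_{st_0}$, $0\le s\le1$, shows $\rho\pi\simeq\mathrm{id}$. For the other composition, take $\alpha=\pi$ and $r=0$ in (8): the projection $\pi(\Theta_t(p))$ has $\|c\|\le\epsilon'$. This gives a point-norm continuous path $\Theta'_t$ of unital endomorphisms of $G_{\epsilon'}$ with $\Theta_t'\pi=\pi\Theta_t$ and $\Theta'_0=\mathrm{id}$. Then $\pi\rho\pi=\pi\Theta_{t_0}^N=\Theta_{t_0}'^N\pi$. Since $\pi$ is surjective, $\pi\rho=\Theta_{t_0}'^N\simeq\mathrm{id}$.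

*Proof of 2.* Let $\tau$ be a tracial state of $G_\epsilon$ and let $\epsilon'\in(\frac1{k+1},\epsilon)$. In the notation of the proof of 1, $\Theta_{t_0}(p)=wpw^*$ with $w=e^{it_0h}$. If $\Theta_{t_0}^{j}(p)=vpv^*$ with $v$ unitary in $M_2(G_\epsilon)$, then $\Theta_{t_0}^{j+1}(p)=\Theta_{t_0}(v)w\,p\,w^*\Theta_{t_0}(v)^*$. So by induction $\Theta_{t_0}^N(p)$ is unitarily equivalent to $p$. Since $\tau\circ\mathrm{Tr}_2$ is a trace on $M_2(G_\epsilon)$, it takes the same value on both, and hence $|\tau(c)|=|\tau(\Theta_{t_0}^N(c))|\le\epsilon'$. Let $\epsilon'\downarrow\frac1{k+1}$. The bound is attained by the normalized trace of $M_{k+1}$ composed with $\rho_{k+1}\colon G_\epsilon\to M_{k+1}$, which exists because $\epsilon>\frac1{k+1}$, and for which $\rho_{k+1}(c)=\frac1{k+1}$.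

*Proof of 3.* Let $\pi\colon G_\epsilon\to G_{\epsilon'}$ be canonical, and suppose $\sigma\colon G_{\epsilon'}\to G_\epsilon$ satisfies $\sigma\pi\simeq\mathrm{id}$. Evaluating the homotopy at $1$ gives a continuous path of projections from $\sigma\pi(1)$ to $1$. A projection at distance less than $1$ from $1$ equals $1$, so the path is constant and $\sigma$ is unital. Since $\epsilon\ge\frac1n$, the representation $\rho_n\colon G_\epsilon\to M_n$ exists. The projections $\rho_n\sigma\pi(p)$ and $\rho_n(p)$ in $M_2(M_n)=M_{2n}$ are joined by a continuous path of projections, so they have the same rank $n+1$. Hence $\rho_n\sigma\pi(c)\in M_n$ has normalized trace $\frac{n+1}n-1=\frac1n$. But $\pi(c)$ has norm at most $\epsilon'$, so $\|\rho_n\sigma\pi(c)\|\le\epsilon'<\frac1n$, a contradiction. $\square$
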